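# Continuous selections: from pairs to triples, and the primes that block the way

## 1. The guess $\mathscr F_2\Rightarrow\mathscr F_3$ on linear orders, cyclic triples and separable spaces

Suppose that in a Hausdorff space you can choose, continuously, one point from every pair of points. Can you then choose one point continuously from every triple? The first guess is yes: play the three points against each other in pairs and take the winner. Let us fix the words and test this guess.

**Definition (hyperspaces).** Let $X$ be a Hausdorff space. For $n\ge 1$, $\mathscr F_n(X)$ is the set of all nonempty subsets of $X$ with at most $n$ points. It carries the Vietoris topology, whose basic open sets are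
$$\langle U_1,\dots,U_l\rangle=\{S: S\subset U_1\cup\dots\cup U_l,\ S\cap U_i\ne\emptyset\text{ for all }i\},\qquad U_i\text{ open in }X .$$
The same sets define the Vietoris topology on the hyperspace of all nonempty finite subsets, and each $\mathscr F_n(X)$ is a subspace of it.

**Definition (selection).** A selection for $\mathscr F_n(X)$ is a map $\sigma:\mathscr F_n(X)\to X$ with $\sigma(S)\in S$ for all $S$. We care about continuous ones. If $\mathscr F_n(X)$ has a continuous selection and $m\le n$, restriction gives one for $\mathscr F_m(X)$.

For example, in $\mathbb R$ the set $\{\frac14,\frac12,\frac52\}$ lies in $\langle (0,1),(2,3)\rangle$, and so does $\{\frac14,\frac52\}$: a neighborhood of a two-point set contains three-point sets. We use the following constantly.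

**(1)** *If $S=\{a_1,\dots,a_j\}$ (distinct points), the sets $\langle U_1,\dots,U_j\rangle$ with $U_i$ open, $a_i\in U_i$, form a neighborhood base at $S$. The $U_i$ may be taken disjoint, and each may be taken from a prescribed neighborhood base at $a_i$.* Indeed, if $S\in\langle W_1,\dots,W_l\rangle$, choose $U_i\subset\bigcap\{W_h:a_i\in W_h\}$. Every $a_i$ lies in some $W_h$ and every $W_h$ contains some $a_i$, so $\langle U_1,\dots,U_j\rangle\subset\langle W_1,\dots,W_l\rangle$. Disjointness is the Hausdorff property.

Note that *every* selection is continuous at every singleton: if $x\in O$ with $O$ open, then $\langle O\rangle$ is a neighborhood of $\{x\}$, and $S\in\langle O\rangle$ gives $\sigma(S)\in S\subset O$.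

**Test 1: linear orders.** On $X=\mathbb R$ the minimum is a continuous selection for all finite sets at once: if $a_1<\dots<a_j$ and the $U_i$ are small disjoint intervals around the $a_i$, every finite $S'\in\langle U_1,\dots,U_j\rangle$ has $\min S'\in U_1$. The guess holds here.

**Arrows.** Let $\sigma$ be a continuous selection for $\mathscr F_2(X)$. Write $x\to y$, "$x$ dominates $y$", if $x\ne y$ and $\sigma(\{x,y\})=x$. For distinct $x,y$ exactly one of $x\to y$, $y\to x$ holds, so every finite subset of $X$ becomes a tournament. Continuity means the following.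

**(2)** *If $x\to y$, there are disjoint open $U\ni x$, $V\ni y$ with $u\to v$ for all $u\in U$, $v\in V$.* Take disjoint open $O_x\ni x$, $O_y\ni y$. By continuity and (1) there are open sets $U,V$ with $x\in U\subset O_x$, $y\in V\subset O_y$ and $\sigma(\langle U,V\rangle\cap\mathscr F_2(X))\subset O_x$. For $u\in U$, $v\in V$ we get $\sigma(\{u,v\})\in O_x$, and $v\notin O_x$, so $\sigma(\{u,v\})=u$.

**Test 2: taking the winner.** A three-point set either has a point dominating the other two (a winner), or is a *cyclic triple* $x_0\to x_1\to x_2\to x_0$. Taking winners disposes of everything except cyclic triples.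

**Lemma 1.** Let $\sigma$ be a continuous selection for $\mathscr F_2(X)$ and let $\mathscr C\subset\mathscr F_3(X)$ be the set of cyclic triples. If there is a continuous $\psi:\mathscr C\to X$ with $\psi(S)\in S$, then $\mathscr F_3(X)$ has a continuous selection.

*Proof.* Use $\sigma$ on sets with at most two points, the winner on non-cyclic triples, and $\psi$ on $\mathscr C$. Continuity at singletons is automatic. At a pair $a\to b$, take $U\ni a$ and $V\ni b$ from (2), as small as desired. If $S'\in\langle U,V\rangle$ has at most three points, then all points of $S'\cap U$ dominate all points of $S'\cap V$. So $S'$ is not a cyclic triple, and its winner lies in $U$. At a triple $S=\{a_0,a_1,a_2\}$, choose disjoint $U_i\ni a_i$ such that for $a_i\to a_j$ all of $U_i$ dominates all of $U_j$, by (2). A set $S'\in\mathscr F_3(X)\cap\langle U_0,U_1,U_2\rangle$ has exactly one point in each $U_i$ and is a copy of the tournament $S$. If $S$ has winner $a_i$, then $S'$ has its winner in $U_i$. If $S\in\mathscr C$, then $S'\in\mathscr C$ and continuity of $\psi$ applies. $\square$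

**Test 3: a countable dense set.** On a single cyclic triple nothing distinguishes the three points, so help has to come from outside. Let $\{d_0,d_1,\dots\}$ be dense in $X$. Say that $d$ *splits* $S$ if there are $y,y'\in S$ with $y\to d\to y'$. Let $S=\{x_0,x_1,x_2\}$ with $x_0\to x_1\to x_2\to x_0$, indices mod $3$. Each point of $S$ splits $S$, and by (2) every $d$ near $x_1$ satisfies $x_0\to d\to x_2$, so some $d_i$ splits $S$. Let $i(S)$ be the least such $i$ and $d=d_{i(S)}$. There is exactly one $j$ with
$$x_{j-1}\to d\to x_{j+1}.$$
If $d\in S$, it is the $j$ with $d=x_j$: the index $j+1$ would need $x_j\to d=x_j$ and the index $j-1$ would need $d\to x_j=d$. If $d\notin S$, then some points of $S$ dominate $d$ and some are dominated. So, going once around the cycle $x_0,x_1,x_2$, there is exactly one place where a point dominated by $d$ is followed by a point dominating $d$; call these $x_{j+1},x_{j+2}=x_{j-1}$. Put $\psi(S)=x_j$.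

This $\psi$ is continuous. Let $S'=\{x_0',x_1',x_2'\}$ be a triple near $S$. For $i<i(S)$ the point $d_i$ does not split $S$; then $d_i\notin S$ and $S$ lies entirely on one side of $d_i$. By (2) so does $S'$. Also by (2), $x'_{j-1}\to d\to x'_{j+1}$. Hence $i(S')=i(S)$ and $\psi(S')=x_j'$. By Lemma 1, **for separable $X$ the guess is right for triples.**

*Where this stops.* The argument kept finitely many conditions true, namely that $S'$ stays on one side of $d_i$ for each $i<i(S)$. If the dense set is indexed by $\omega_1$, the least index of a splitting point may be an infinite ordinal. Then there are infinitely many open conditions, and their intersection need not contain a neighborhood of $S$. We shall see that at density $\aleph_1$ the guess is false.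

## 2. Three theorems on the passage $\mathscr F_m\Rightarrow\mathscr F_n$

The answer is **no**. There is, in ZFC, a Hausdorff space $X$, even locally compact, zero-dimensional, first countable, with a dense set of $\aleph_1$ isolated points, such that $\mathscr F_2(X)$ has a continuous selection but $\mathscr F_3(X)$ has none. We prove three theorems, all in ZFC; this answer is the case $q=3$ of the first.

**Theorem A.** For every prime $q$ there is a locally compact, zero-dimensional, first countable Hausdorff space $X_q$ of density $\le\aleph_1$ such that $\mathscr F_{q-1}(X_q)$ has a continuous selection and $\mathscr F_q(X_q)$ has none.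

**Theorem B.** For $1\le m<n$, the statement "for every Hausdorff $X$, if $\mathscr F_m(X)$ has a continuous selection then so does $\mathscr F_n(X)$" is true if and only if there is no prime $q$ with $m<q\le n$.

**Theorem C.** If $X$ is a separable Hausdorff space and $\mathscr F_2(X)$ has a continuous selection, then the hyperspace of all nonempty finite subsets of $X$ has a continuous selection.

Theorem B contains the implication $3\Rightarrow4$ and the failure of $2\Rightarrow3$. By Theorem C the space $X_3$ is not separable, so its density is exactly $\aleph_1$, and no counterexample to $2\Rightarrow 3$ has smaller density.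

## 3. Twisted sequences of $q$-point fibers

Fix a prime $q$ and let $\Gamma=\mathbb Z/q$. Lemma 1 says that the enemy is a large family of cyclic triples with no consistent choice, so we build a space out of cyclic $q$-point fibers. Take a set $Z=M\cup P$ (disjoint union). Each $p\in P$ comes with a sequence $p_0,p_1,\dots$ of distinct points of $M$ and with *twists* $c_n(p)\in\Gamma$. Let $X=Z\times\Gamma$. The points over $M$ are isolated, and for each $j\in\Gamma$
$$(p_n,\,j+c_n(p))\longrightarrow (p,j)\qquad(n\to\infty).$$
The fibers are $T_z=\{z\}\times\Gamma$, sets of $q$ points. A selection $\varphi$ for $\mathscr F_q(X)$ gives a function $g:Z\to\Gamma$ by $\varphi(T_z)=(z,g(z))$. The fibers $T_{p_n}$ converge to $T_p$ with the shift $c_n(p)$, so continuity of $\varphi$ forces $g(p_n)-c_n(p)$ to equal $g(p)$ for all large $n$. (Section 8 checks this in detail.) So $\mathscr F_q(X)$ has no continuous selection if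

**(3)** *for every $g:M\to\Gamma$ some $p\in P$ has $(g(p_n)-c_n(p))_n$ not eventually constant.*

**Small families fail to do this.** If $P=\{p^0,p^1,\dots\}$ is countable and the sequences have pairwise finite intersections, (3) fails. On the terms of $p^i$ that are not terms of any $p^j$, $j<i$ (all but finitely many terms), let $g(p^i_n)=c_n(p^i)$.

**A first attempt at (3).** Let $M=2^{<\omega}$ and let $P$ consist of the $2^{\aleph_0}$ infinite branches $p=(p_n)$ through $M$; two branches have finite intersection, so $X$ is Hausdorff. There are $2^{\aleph_0}$ functions $M\to\Gamma$. List them as $(g_p)_{p\in P}$ and choose $c_n(p)$ so that $g_p(p_n)-c_n(p)$ alternates between $0$ and $1$. Then (3) holds, and $\mathscr F_q(X)$ has no continuous selection. But for $q=3$ this is no counterexample. The space is separable, so by Test 3 a continuous selection for $\mathscr F_2(X)$ would give one for $\mathscr F_3(X)$. Hence $\mathscr F_2(X)$ has no continuous selection either.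

**What pairs ask for.** Take $q=3$ and use the rule $(z,j)\to(z,j+1)$ in each fiber. Continuity at $\{(p,j),(p,j+1)\}$ demands $(p_k,j+c_k(p))\to(p_n,j+1+c_n(p))$ for all large $k,n$. So the points over $p_k$ and over $p_n$ must be compared cyclically after a shift by $c_n(p)-c_k(p)$, and this shift has to serve every $p'\in P$ that passes through both points far out. We therefore want a relation "linked" on $M$ and, for linked pairs, a shift $\theta$ with
$$\theta(p_k,p_n)=c_n(p)-c_k(p),$$
such that a point $m$ which is not a term of $p$ is linked to only finitely many $p_n$. Unlinked fibers will be compared by a linear order.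

There is a tension. If $\theta$ came from a global potential, $\theta(y,m)=f(m)-f(y)$, then $f(p_n)-c_n(p)$ would be constant along each $p$ and (3) would fail for $g=f$. So $\theta$ must be inconsistent around closed loops while being consistent along every $p$. The device is to let a point of $M$ have **two histories**, with an arbitrary relative shift $\tau$ between them, and to start the histories at $\omega_1$ different roots.

## 4. Points with two histories: the sets $M_\eta$

**Notation.** $2^{<\omega}$ is the set of finite $0$-$1$ sequences, $|\eta|$ is the length of $\eta$, and $\eta^-$ is $\eta$ without its last digit (if $|\eta|\ge1$). For a sequence $s$, $s|k$ consists of its first $k$ terms, $\ell(s)$ is its last term (if $s$ is finite), $r(s)$ its first term (the *root*), $\mathrm{ran}(s)$ its set of terms, and $s^\frown m$ is $s$ followed by $m$.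

**Definition (points, states, supports).** By recursion on $|\eta|$ we define pairwise disjoint sets $M_\eta$, sets $\mathcal S_\eta$ of finite sequences called *states*, and finite sets $\mathrm{supp}\subset\omega_1$. For a state $s$, $\mathrm{supp}(s)$ is the union of the supports of its terms.

First, $M_\emptyset=\omega_1$, $\mathrm{supp}(b)=\{b\}$, $\mathcal S_\emptyset=\{(b):b\in\omega_1\}$. For $|\eta|\ge1$, $M_\eta$ is the set of all quadruples $m=(\eta,s,s',\tau)$ with $s,s'\in\mathcal S_{\eta^-}$, $\tau\in\Gamma$, $r(s)<r(s')$ and
$$(R)\qquad r(s)\notin\mathrm{supp}(s'),\qquad r(s')\notin\mathrm{supp}(s).$$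
The states $s,s'$ are the *parents* of $m$; $\mathrm{supp}(m)=\mathrm{supp}(s)\cup\mathrm{supp}(s')$; and $\mathcal S_\eta=\{\bar s^\frown m:m\in M_\eta,\ \bar s\text{ a parent of }m\}$. (Quadruples are coded so that none of them is an ordinal.) Let $M=\bigcup_\eta M_\eta$, and let $t(m)=\eta$ be the *tag* of $m\in M_\eta$.

**Definition (offsets).** $c((b))=0$. For $m=(\eta,s,s',\tau)$ put $c(s^\frown m)=0$ and $c(s'^\frown m)=\tau$.

A state is a history of its last point. The point $m$ has two histories, and $\tau$ is their relative shift.

**Example.** Let $b_0<b_1<b_2<b_3$ be in $\omega_1$. Put $m=(\langle0\rangle,(b_0),(b_1),\tau)$ and $m'=(\langle0\rangle,(b_2),(b_3),\tau')$. The states ending with $m$ are $(b_0,m)$ with offset $0$ and $(b_1,m)$ with offset $\tau$. The states $(b_0,m)$ and $(b_3,m')$ have supports $\{b_0,b_1\}$ and $\{b_2,b_3\}$, so $(R)$ holds and $m''=(\langle0,1\rangle,(b_0,m),(b_3,m'),\tau'')$ is a point with support $\{b_0,b_1,b_2,b_3\}$. In contrast, $(b_0,m)$ and $(b_1,m)$ cannot be joined: $b_1\in\mathrm{supp}((b_0,m))$ violates $(R)$.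

**Immediate facts.** By induction, a state in $\mathcal S_\eta$ has length $|\eta|+1$, its $i$-th term ($0\le i\le|\eta|$) lies in $M_{\eta|i}$, and its nonempty initial segments are states. In particular a point $y$ can occur in a state only at position $|t(y)|$. Since $\mathrm{supp}(m)\supset\mathrm{supp}(\bar s)$ for a parent $\bar s$, we have $r(s)\in\mathrm{supp}(s)=\mathrm{supp}(\ell(s))$ for every state. Each $M_\eta$ has at most $\aleph_1$ elements and $|M_\emptyset|=\aleph_1$, so $|M|=\aleph_1$. For countable $A\subset\omega_1$, induction on $|\eta|$ shows that $M(A)=\{m\in M:\mathrm{supp}(m)\subset A\}$ and the set of states with support in $A$ are countable.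

**(4)** *At most two states end with a given $m$, and two such states have different roots.* For $m=b\in\omega_1$ it is only $(b)$; otherwise they are $s^\frown m$ and $s'^\frown m$, and $r(s)<r(s')$.

**(5)** *If $s,s'$ are the parents of $m$, then $\mathrm{ran}(s)\cap\mathrm{ran}(s')=\emptyset$.* Suppose $y$ is a common term and $k=|t(y)|$. Then $s|(k+1)$ and $s'|(k+1)$ are states ending with $y$. So $r(s')\in\mathrm{supp}(s'|(k+1))=\mathrm{supp}(y)\subset\mathrm{supp}(s)$, against $(R)$.

## 5. Links, shifts and branches

**Definition (links in $M$).** For $m\in M$ with parents $s,s'$ let $u(m)=\mathrm{ran}(s)\cup\mathrm{ran}(s')$, a finite set; let $u(b)=\emptyset$ for $b\in M_\emptyset$. If $y\in u(m)$, then $t(y)$ is a proper prefix of $t(m)$, and by (5) there is exactly one parent $\bar s$ with $y\in\mathrm{ran}(\bar s)$. With $k=|t(y)|$ put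
$$\theta(y,m)=c(\bar s^\frown m)-c(\bar s|(k+1)),\qquad\theta(m,y)=-\theta(y,m).$$
Call $y,m$ *linked* if $y\in u(m)$, or $m\in u(y)$, or $y=m$; put $\theta(m,m)=0$. Since tags strictly grow from $u(m)$ to $m$, these cases exclude each other, and linked points have comparable tags (one is a prefix of the other).

**Example, continued.** Here $u(m'')=\{b_0,m,b_3,m'\}$, with $\theta(b_0,m'')=\theta(m,m'')=0$, $\theta(b_3,m'')=\tau''$, $\theta(m',m'')=\tau''-\tau'$. Along the history $(b_3,m',m'')$ shifts add up: $\theta(b_3,m')+\theta(m',m'')=\tau'+(\tau''-\tau')=\theta(b_3,m'')$. The points $b_1$ and $m''$ are not linked. Around loops shifts do not add up. Let $n=(\langle0\rangle,(b_0),(b_1),\tau^*)$ with $\tau^*\ne\tau$. A potential $f$ with $\theta(y,z)=f(z)-f(y)$ would need $f(m)-f(b_0)=0$ and $f(m)-f(b_1)=\tau$, so $f(b_0)-f(b_1)=\tau$. From $n$ it would equally need $f(b_0)-f(b_1)=\tau^*$. So there is no potential.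

**Definition (branches).** A branch is an infinite sequence $p=(p_0,p_1,\dots)$ all of whose nonempty finite initial segments are states. There is a unique $x_p\in2^\omega$ with $p_n\in M_{x_p|n}$ for all $n$. Put $c_n(p)=c(p|(n+1))$.

**(6)** *For $k<n$: $p_k\in u(p_n)$ and $\theta(p_k,p_n)=c_n(p)-c_k(p)$.* For $p|n$ is a parent of $p_n$ containing $p_k$, and $(p|n)|(k+1)=p|(k+1)$.

**(7)** *If $m\in M$ is not a term of the branch $p$, then $m\in u(p_n)$ for at most two $n$.* For $n\ge1$ let $e_n$ be the parent of $p_n$ other than $p|n$, and $\beta_n=r(e_n)$. The $\beta_n$ are distinct: for $1\le k<n$ we have $\beta_k\in\mathrm{supp}(e_k)\subset\mathrm{supp}(p_k)\subset\mathrm{supp}(p|n)$, while $\beta_n\notin\mathrm{supp}(p|n)$ by $(R)$ for $p_n$. If $m\in u(p_n)$, then $n\ge1$ and $m\in\mathrm{ran}(e_n)$, so an initial segment of $e_n$ is a state ending with $m$ and having root $\beta_n$. By (4) only two values of $\beta_n$ are possible, hence at most two $n$.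

So $(R)$ does two jobs. It makes $\theta$ well defined, through (5), and it makes a point off $p$ linked to only finitely many $p_n$, through (7).

## 6. A family of branches that defeats every $g:M\to\Gamma$

We cannot take all branches. In Section 7 two different members of $P$ will be separated by the digits of $x_p$ and $x_{p'}$, so each $x\in2^\omega$ may be used only once. There are only $2^{\aleph_0}$ many $x$ but $2^{\aleph_1}$ functions $g$. The way out is to defeat $g$ already on a countable piece of $M$.

**Lemma 2.** There is a set $P$ of branches such that $x_p\ne x_{p'}$ for distinct $p,p'\in P$, and for every $g:M\to\Gamma$ some $p\in P$ has $(g(p_n)-c_n(p))_n$ not eventually constant.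

*Proof.* **Step 1: defining $P$ by guessing countable pieces.** Consider pairs $(A,f)$ with $A\subset\omega_1$ countable and nonempty and $f:M(A)\to\Gamma$. Since each $M(A)$ is countable, there are at most $\aleph_1^{\aleph_0}\cdot q^{\aleph_0}=2^{\aleph_0}$ of them. List them, with repetitions, as $(A_x,f_x)$, $x\in2^\omega$. For each $x$: if there is a branch $p$ with $x_p=x$, all $p_n\in M(A_x)$, and $(f_x(p_n)-c_n(p))_n$ not eventually constant, put exactly one such branch into $P$; otherwise put none. Then the $x_p$, $p\in P$, are distinct.

Now let $g:M\to\Gamma$. For a state $s$ put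
$$h(s)=g(\ell(s))-c(s),$$
so that $g(p_n)-c_n(p)=h(p|(n+1))$ for a branch $p$. We look for a branch along which $h$ keeps changing. For $s\in\mathcal S_\zeta$ and $\eta\in\{\zeta^\frown0,\zeta^\frown1\}$ call $(s,\eta)$ *frozen* if $h(s^\frown m)=h(s)$ for all $m\in M_\eta$ having $s$ as a parent.

**Step 2: some root has no frozen pair above it.** This step guarantees that $h$ can be changed at every stage, and it is where uncountability is used. *Claim: some $b\in\omega_1$ is the root of no $s$ occurring in a frozen pair.* Otherwise choose for each $b\in\omega_1$ a frozen $(s_b,\eta_b)$ with $r(s_b)=b$. As $2^{<\omega}$ is countable, $\eta_b=\eta$ for all $b$ in an uncountable set $I$. Let $D\subset I$ be countably infinite. Choose $b'\in I\setminus\bigcup_{b\in D}\mathrm{supp}(s_b)$, possible since this union is countable. Choose $b\in D\setminus\mathrm{supp}(s_{b'})$, possible since this support is finite. Then $b'\notin\mathrm{supp}(s_b)$ and $b\notin\mathrm{supp}(s_{b'})$; also $b\ne b'$, because $b\in\mathrm{supp}(s_b)$. Write $\{s,s'\}=\{s_b,s_{b'}\}$ with $r(s)<r(s')$. Then $s,s'\in\mathcal S_{\eta^-}$ satisfy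 $(R)$, so $m=(\eta,s,s',\tau)\in M_\eta$ for every $\tau\in\Gamma$. Pick $\tau\ne h(s)-h(s')$. Frozenness of both pairs gives
$$g(m)=h(s^\frown m)=h(s),\qquad g(m)-\tau=h(s'^\frown m)=h(s'),$$
hence $\tau=h(s)-h(s')$, a contradiction.

**Step 3: a countable piece closed under changing $h$.** Fix $b$ as in the Claim. For each state $s\in\mathcal S_\zeta$ with root $b$ and each $\eta\in\{\zeta^\frown0,\zeta^\frown1\}$ choose $W(s,\eta)\in M_\eta$ having $s$ as a parent with $h(s^\frown W(s,\eta))\ne h(s)$. Let $A_0=\{b\}$ and let $A_{i+1}$ be $A_i$ together with the supports of all $W(s,\eta)$ with $r(s)=b$, $\mathrm{supp}(s)\subset A_i$. All $A_i$ are countable, and so is $A=\bigcup_iA_i$. Since supports of states are finite, $\mathrm{supp}(W(s,\eta))\subset A$ whenever $r(s)=b$ and $\mathrm{supp}(s)\subset A$.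

**Step 4: the branch for the right $x$.** This step shows that a branch was put into $P$ for the pair $(A,g|M(A))$. Take $x$ with $(A_x,f_x)=(A,g|M(A))$. Let $p_0=b$ and $p_n=W\big((p_0,\dots,p_{n-1}),\,x|n\big)$ for $n\ge1$. Inductively, $(p_0,\dots,p_{n-1})$ is a state in $\mathcal S_{x|(n-1)}$ with root $b$ and support in $A$, so this is defined. Thus $p$ is a branch in $M(A)$ with $x_p=x$, and for all $n\ge1$
$$g(p_n)-c_n(p)=h(p|(n+1))\ne h(p|n)=g(p_{n-1})-c_{n-1}(p).$$
So the sequence $(f_x(p_n)-c_n(p))_n$ is not eventually constant, and for this $x$ some branch $p'$, perhaps a different one, was put into $P$. All $p'_n$ lie in $M(A)$, where $f_x$ agrees with $g$, so $(g(p'_n)-c_n(p'))_n$ is not eventually constant. $\square$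

## 7. The space $X_q$ and the separation lemma

Fix $P$ as in Lemma 2 and let $Z=M\cup P$, a disjoint union.

**Links on $Z$.** A point $p\in P$ is linked exactly to itself and to its terms, with $\theta(p,p)=0$, $\theta(p,p_n)=c_n(p)$, $\theta(p_n,p)=-c_n(p)$. Linkedness is symmetric and $\theta(z',z)=-\theta(z,z')$ throughout.

**Order on $Z$.** Put $t(p)=x_p$. Order $2^{\le\omega}$ lexicographically, with proper prefixes smaller. Fix a linear order $\prec$ of $M$. Let $z<z'$ if $t(z)<t(z')$, or if $t(z)=t(z')$, $z,z'\in M$ and $z\prec z'$. This is a linear order, because $t$ is injective on $P$ and $t(M)\cap t(P)=\emptyset$.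

**Neighborhoods downstairs.** For $k\in\omega$ let $N_k(m)=\{m\}$ for $m\in M$ and $N_k(p)=\{p\}\cup\{p_n:n\ge k\}$ for $p\in P$.

The next lemma collects everything that continuity will need: order, linkedness and shifts are locally constant, up to the built-in twists.

**Lemma 3.** (a) For $z_1\in Z$, any $z,z'\in N_0(z_1)$ are linked and $\theta(z,z')=\theta(z_1,z')-\theta(z_1,z)$.

(b) For $z_1\ne z_2$ in $Z$ there is $k$ such that for all $z\in N_k(z_1)$, $z'\in N_k(z_2)$: $z\ne z'$; $z<z'\iff z_1<z_2$; $z,z'$ are linked iff $z_1,z_2$ are; and if they are linked, then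
$$\theta(z,z')=\theta(z_1,z_2)+\theta(z_2,z')-\theta(z_1,z).$$

*Proof.* (a) If $z_1\in M$, then $z=z'=z_1$ and both sides are $0$. If $z_1=p\in P$, this is (6) when both are terms (with antisymmetry to exchange them), and the definition of $\theta$ on $P$ when $p$ is among $z,z'$.

(b) The statement is symmetric in $z_1,z_2$: exchanging the roles replaces both sides of the formula by their negatives. If it holds for $k$, it holds for all larger $k$. If $z_1,z_2\in M$, it is trivial. Three cases remain.

*Case $z_1=m\in M$, $z_2=p\in P$, $m=p_{k_0}$.* Take $k=k_0+1$ and $n\ge k$. Then $p_{k_0}\ne p_n$ and $m\neq p$. The tag $t(m)=x_p|k_0$ is a proper prefix of $t(p_n)$ and of $t(p)$, so $m<p_n$ and $m<p$. The point $m$ is linked to $p_n$ and to $p$, and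
$$\theta(m,p_n)=c_n(p)-c_{k_0}(p)=\theta(m,p)+\theta(p,p_n).$$
For $z'=p$ the formula reads $\theta(m,p)=\theta(m,p)+0$.

*Case $z_1=m\in M$, $z_2=p\in P$, $m$ not a term of $p$.* Then $m$ is not linked to $p$ and differs from all $z'\in N_0(p)$. By (7), $m\in u(p_n)$ for at most two $n$, and $p_n\in u(m)$ for only finitely many $n$ since $u(m)$ is finite. So $m$ is not linked to $p_n$ for large $n$. As for the order, if $t(m)$ is a prefix of $x_p$, then $m<p$, and $m<p_n$ for $n>|t(m)|$. Otherwise $t(m)$ and $x_p$ first differ at some digit $d$, and for $n>d$ the comparison of $t(m)$ with $x_p|n$ is decided by digit $d$, as is the comparison with $x_p$.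

*Case $z_1=p\ne z_2=p'$ in $P$.* By Lemma 2, $x_p\ne x_{p'}$. Let $d$ be the first digit where they differ and $k=d+1$. For $n,n'\ge k$ the tags $x_p|n$ and $x_{p'}|n'$ are incomparable. So $p_n\ne p'_{n'}$, and these are not linked, because linked points of $M$ have comparable tags. Since $x_{p'}|n'$ is not a prefix of $x_p$, the point $p'_{n'}$ is not a term of $p$; likewise $p_n$ is not a term of $p'$. The points $p,p'$ are not linked. All order comparisons are decided by digit $d$. $\square$

**Definition (the space).** Let $X=X_q=Z\times\Gamma$ with projection $\pi:X\to Z$. The sets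
$$V_k(z,j)=\{(z',\,j+\theta(z,z')):z'\in N_k(z)\},\qquad k\in\omega,$$
are declared to be a neighborhood base at $(z,j)$.

So $(m,j)$ is isolated for $m\in M$, and $V_k(p,j)$ consists of $(p,j)$ and the isolated points $(p_n,j+c_n(p))$, $n\ge k$. Hence the $V_k(z,j)$ are open for the topology they define, and $(p_n,j+c_n(p))\to(p,j)$.

*Properties.* Two points with different projections $z_1\ne z_2$ have disjoint basic neighborhoods, because $N_k(z_1)\cap N_k(z_2)=\emptyset$ for suitable $k$ by Lemma 3(b). For $j_1\ne j_2$ the sets $V_0(z,j_1)$, $V_0(z,j_2)$ are disjoint. So $X$ is Hausdorff. Each $V_k(z,j)$ is open and compact (a point, or a convergent sequence with its limit), hence also closed, so $X$ is locally compact, zero-dimensional and first countable. The set $M\times\Gamma$ is a dense set of $\aleph_1$ isolated points.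

## 8. No continuous selection for $\mathscr F_q(X_q)$

Suppose $\varphi$ is a continuous selection for $\mathscr F_q(X)$. For $z\in Z$ let $T_z=\{z\}\times\Gamma\in\mathscr F_q(X)$ and write $\varphi(T_z)=(z,g(z))$. Let $p\in P$ and $\gamma=g(p)$. The set $V_0(p,\gamma)$ is an open neighborhood of $\varphi(T_p)$. By (1) there is $k$ such that $\varphi$ maps $\mathscr F_q(X)\cap\langle V_k(p,i):i\in\Gamma\rangle$ into $V_0(p,\gamma)$. For $n\ge k$ we have $T_{p_n}=\{(p_n,i+c_n(p)):i\in\Gamma\}$ with $(p_n,i+c_n(p))\in V_k(p,i)$, so $T_{p_n}$ belongs to this set. Hence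
$$\varphi(T_{p_n})\in V_0(p,\gamma)\cap T_{p_n}=\{(p_n,\gamma+c_n(p))\},$$
that is, $g(p_n)-c_n(p)=\gamma$ for all $n\ge k$. Since $p\in P$ was arbitrary, $g|M$ contradicts Lemma 2. $\square$

## 9. Equivariant choice in $\mathbb Z/q$ and a selection for $\mathscr F_{q-1}(X_q)$

**Step 1: choosing from proper subsets of $\Gamma$.** This step is where primality enters. The group $\Gamma$ acts by translation on its nonempty proper subsets. The stabilizer of such an $R$ is a subgroup of $\Gamma$, so it is trivial or all of $\Gamma$, as $q$ is prime. The latter would force $R=\emptyset$ or $R=\Gamma$. So the action is free. Choose one set $R_0$ in each orbit and an element $\rho(R_0)\in R_0$, and put $\rho(R_0+a)=\rho(R_0)+a$. This is well defined by freeness, and for all nonempty $R\subsetneq\Gamma$ and $a\in\Gamma$,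
$$\rho(R)\in R,\qquad\rho(R+a)=\rho(R)+a.\tag{8}$$
For $q=3$ one may take $\rho(\{a\})=a$, $\rho(\{a,a+1\})=a$. In $\mathbb Z/4$ this would fail: $R=\{0,2\}$ satisfies $R+2=R$, so (8) would give $\rho(R)=\rho(R)+2$.

**Step 2: the selection.** We transport the second coordinates to the smallest fiber and apply $\rho$ there. For $S\in\mathscr F_{q-1}(X)$ let $z_0=\min_<\pi(S)$,
$$L(S)=\{(z,j)\in S:z\text{ is linked to }z_0\}\ne\emptyset,\qquad\kappa_S(z,j)=j-\theta(z_0,z)\ \text{ for }(z,j)\in L(S),$$
and $R(S)=\kappa_S(L(S))$. The set $R(S)$ is nonempty with at most $q-1$ elements, so $\rho(R(S))$ is defined. Let $\sigma(S)$ be the point $(z,j)\in L(S)$ with $\kappa_S(z,j)=\rho(R(S))$ for which $z$ is $<$-minimal. It is unique, since $z$ and $\kappa_S$ determine $j$.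

*The rule for $q=3$.* Points over unlinked fibers are compared by $<$. If $z,z'$ are linked and $d=j'-j-\theta(z,z')$, then $\sigma(\{(z,j),(z',j')\})$ is $(z,j)$ if $d=1$, is $(z',j')$ if $d=-1$, and is the point with smaller projection if $d=0$. To check this for $z\le z'$, the values of $\kappa_S$ are $j$ and $j+d$. For $d=1$ we have $\rho(\{j,j+1\})=j$; for $d=-1$ we have $\rho(\{j-1,j\})=j-1$; for $d=0$ the minimality of $z$ decides. Exchanging the two points changes $d$ to $-d$, so the case $z'<z$ follows.

**Step 3: fixing good neighborhoods.** To prove continuity at $S=\{y_1,\dots,y_l\}$, $y_a=(z_a,j_a)$, we translate Lemma 3 into statements about points of $X$. Recall that $(z,j)\in V_k(y_a)$ means $z\in N_k(z_a)$ and $j=j_a+\theta(z_a,z)$. For all large $k$ the sets $V_a:=V_k(y_a)$ are disjoint, and for $(z,j)\in V_a$, $(z',j')\in V_b$: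

1. if $z_a\ne z_b$: $z\ne z'$, $z<z'\iff z_a<z_b$, and $z,z'$ are linked iff $z_a,z_b$ are;
2. if $z_a=z_b$: $z,z'$ are linked;
3. if $z_a,z_b$ are linked (possibly equal): $j'-j-\theta(z,z')=j_b-j_a-\theta(z_a,z_b)$.

Item 1 is Lemma 3(b) for the finitely many pairs with $z_a\ne z_b$, and item 2 is Lemma 3(a). For item 3, $j'-j=j_b-j_a+\theta(z_b,z')-\theta(z_a,z)$. By Lemma 3(b), or by Lemma 3(a) if $z_a=z_b$ (where $\theta(z_a,z_b)=0$), we have $\theta(z,z')=\theta(z_a,z_b)+\theta(z_b,z')-\theta(z_a,z)$; subtract. Disjointness is item 1 if $z_a\ne z_b$; if $z_a=z_b$, then $j_a\ne j_b$ and already the sets $V_0$ are disjoint.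

**Step 4: continuity.** We show that a nearby set makes the choice corresponding to $\sigma(S)$. Let $S'\in\mathscr F_{q-1}(X)\cap\langle V_1,\dots,V_l\rangle$. By item 1, points of $S'$ in sets $V_a$ with $z_a=z_0$ have smaller projections than all other points of $S'$. So $z_0'=\min\pi(S')$ is the projection of some $(z_0',j_0')\in S'\cap V_a$ with $z_a=z_0$. Fix it and this $a$. Let $v=(z,j)\in S'\cap V_b$. By items 1 and 2, $z$ is linked to $z_0'$ iff $z_b$ is linked to $z_a=z_0$, so $v\in L(S')\iff y_b\in L(S)$. In that case item 3, applied to $(z_0',j_0')\in V_a$ and $v\in V_b$, gives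
$$\kappa_{S'}(v)=j-\theta(z_0',z)=j_0'+j_b-j_a-\theta(z_0,z_b)=\kappa_S(y_b)+(j_0'-j_a).$$
Every $V_b$ meets $S'$, so $R(S')=R(S)+(j_0'-j_a)$, and by (8) $\rho(R(S'))=\rho(R(S))+(j_0'-j_a)$. Therefore $\sigma(S')$ is the point with least projection among the points of $S'$ lying in those $V_b$ with $y_b\in L(S)$ and $\kappa_S(y_b)=\rho(R(S))$. These $b$ have distinct $z_b$. So by item 1, $\sigma(S')$ lies in the $V_b$ with the least such $z_b$, and this is the $b$ with $y_b=\sigma(S)$. Thus $\sigma(S')\in V_k(\sigma(S))$. As $k$ may be taken arbitrarily large, $\sigma$ is continuous at $S$. $\square$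

Sections 7 to 9 prove Theorem A. For $q=3$: $\mathscr F_2(X_3)$ has a continuous selection and $\mathscr F_3(X_3)$ has none, so the guess of Section 1 is false.

## 10. Tournaments: strong components, blocks and blow-ups

Theorems B and C are positive results. We return to a general Hausdorff $X$ with a continuous selection for $\mathscr F_2(X)$ and its arrows. Test 2 handled winners; for larger sets we need to take a tournament apart in a way that survives small perturbations, where one point may break up into several.

**Definitions.** A finite tournament is *strongly connected* if any point can be reached from any other along arrows (singletons are). A strongly connected $S$ with $|S|\ge2$ has $|S|\ge3$. The *initial strong component* $C(S)$ is the unique nonempty strongly connected $C\subset S$ with $x\to y$ for all $x\in C$, $y\in S\setminus C$. A *module* of $S$ is a nonempty $D\subset S$ such that each $v\in S\setminus D$ dominates all of $D$ or is dominated by all of $D$. A *blow-up* of $S$ is a finite tournament $S'$ with a surjection $f:S'\to S$ such that $f(u)\to f(v)$ implies $u\to v$.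

*$C(S)$ exists.* Let $x$ reach as many points as possible. If $y$ is not reached from $x$, then $y$ dominates every point reached from $x$, and $x$ itself, so $y$ reaches more points than $x$; hence $x$ reaches everything. Let $C$ be the set of points from which $x$ can be reached, including $x$. Paths between points of $C$ through $x$ stay in $C$, so $C$ is strongly connected. If $v\in C$, $y\notin C$, then $y\to v$ would put $y$ into $C$, so $v\to y$. *It is unique.* Two disjoint such sets would dominate each other. If $C,C'$ meet and $C\not\subset C'$, a path in $C$ from a point of $C\setminus C'$ to a point of $C\cap C'$ would enter $C'$ from outside, which is impossible; so $C\subset C'$, and by symmetry $C=C'$.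

**Example.** Take the cycle $a\to b\to c\to a$ and replace $c$ by two points $c_1\to c_2$, so that $b\to c_1,c_2$ and $c_1,c_2\to a$. This four-point tournament is a blow-up of the cycle; it is strongly connected, and $\{c_1,c_2\}$ is a module.

**(9)** By (2), every finite nonempty $S\subset X$ has arbitrarily small disjoint open neighborhoods $U_a\ni a$ ($a\in S$) such that $a\to b$ implies $u\to v$ for all $u\in U_a$, $v\in U_b$. Then every finite $S'\in\langle U_a:a\in S\rangle$ is a blow-up of $S$ via $f^{-1}(a)=S'\cap U_a$. We call such $S'$ *close to $S$*, and we write $f$ for this map.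

**Lemma 4.** Let $S$ be strongly connected with $|S|\ge2$. The maximal proper modules of $S$, called *blocks*, partition $S$; their number is at least $3$.

*Proof.* Singletons are proper modules, so blocks cover $S$. Suppose $D\ne D'$ are blocks and $z\in D\cap D'$. A vertex outside $D\cup D'$ has a constant sign on $D$ and on $D'$, and these agree at $z$; so $D\cup D'$ is a module, and by maximality $D\cup D'=S$. Both $D'\setminus D$ and $D\setminus D'$ are nonempty. Let $x\in D'\setminus D$, $y\in D\setminus D'$. Since $y,z\in D$ and $x\notin D$, $x\to y\iff x\to z$. Since $x,z\in D'$ and $y\notin D'$, $x\to y\iff z\to y$. So whether $x\to y$ depends neither on $y$ nor on $x$, and it is the sign of $x$ toward all of $D$. Thus $S\setminus D=D'\setminus D$ dominates $D$ or is dominated by $D$, contradicting strong connectedness. Hence blocks are disjoint.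

Between two disjoint modules all arrows point the same way, so the blocks form a quotient tournament. It is strongly connected, because paths in $S$ project. It has at least two vertices, since blocks are proper, and hence at least three. $\square$

**Lemma 5.** Let $f:S'\to S$ be a blow-up, $|S|\ge2$.

(a) If $C(S)=\{a\}$, then $C(S')\subset f^{-1}(a)$. If $|C(S)|\ge2$, then $C(S')=f^{-1}(C(S))$. In particular $S'$ is strongly connected iff $S$ is.

(b) If $S$ is strongly connected with blocks $D_1,\dots,D_r$, then the blocks of $S'$ are $f^{-1}(D_1),\dots,f^{-1}(D_r)$.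

*Proof.* (a) The set $f^{-1}(C(S))$ dominates the rest of $S'$. If $C(S)=\{a\}$, then $C(f^{-1}(a))$ is strongly connected and dominates everything else in $S'$, so it is $C(S')$. If $|C(S)|\ge2$, let $u,v\in f^{-1}(C(S))$ be distinct. There is a walk of positive length in $C(S)$ from $f(u)$ to $f(v)$ (a closed walk if $f(u)=f(v)$). Lifting its inner vertices arbitrarily gives a walk from $u$ to $v$. So $f^{-1}(C(S))$ is strongly connected and equals $C(S')$. For the last statement, $S$ is strongly connected iff $C(S)=S$. In that case $C(S')=f^{-1}(S)=S'$, since $|S|\ge2$. If $C(S)\ne S$, then in both cases $C(S')\subset f^{-1}(C(S))\ne S'$.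

(b) By (a), $S'$ is strongly connected. A vertex $v\notin f^{-1}(D_i)$ has $f(v)\notin D_i$, so $f^{-1}(D_i)$ is a module, and it is proper. Let $D'\supset f^{-1}(D_i)$ be a block of $S'$. Then $f(D')$ is a module of $S$: for $a\notin f(D')$, any $v\in f^{-1}(a)$ is outside $D'$, hence has a constant sign on $D'$, and therefore $a$ has a constant sign on $f(D')$. If $f(D')=S$, take $v\in S'\setminus D'$ and $a=f(v)$. Since $D'$ meets all fibers and $v$ has a constant sign on $D'$, the point $a$ dominates, or is dominated by, all of $S\setminus\{a\}\ne\emptyset$, contradicting strong connectedness. So $f(D')$ is a proper module containing $D_i$, whence $f(D')=D_i$ and $D'=f^{-1}(D_i)$. Thus all $f^{-1}(D_i)$ are blocks. They cover $S'$ and blocks are disjoint, so there are no others. $\square$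

## 11. Theorem B: counting $q$-subsets of an $n$-set modulo $n$

**Step 1: only if.** We use the spaces $X_q$. If a prime $q$ satisfies $m<q\le n$, then $\mathscr F_{q-1}(X_q)$ has a continuous selection, hence so does $\mathscr F_m(X_q)$ by restriction. A continuous selection for $\mathscr F_n(X_q)$ would restrict to one for $\mathscr F_q(X_q)$, contradicting Theorem A.

**Step 2: reduction of the "if" part.** If there is no prime in $(m,n]$, then every integer $k$ with $m<k\le n$ is composite (it is at least $2$). So it suffices to show: *for composite $n$, a continuous selection $\sigma$ for $\mathscr F_{n-1}(X)$ yields one for $\mathscr F_n(X)$*; then pass from $m$ to $m+1$, and so on up to $n$. Now $n\ge4$, and arrows are taken from $\sigma$ on $\mathscr F_2(X)$.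

**Step 3: breaking the symmetry of an $n$-set.** The hard sets will be the $n$-point sets whose tournament cannot be decomposed. This step finds in each $n$-set a proper nonempty subset, chosen canonically from $\sigma$. Let $q$ be a prime divisor of $n$; then $q<n$. Let $q^a$ be the exact power of $q$ dividing $n$. We have
$$\binom nq=\frac nq\binom{n-1}{q-1},\qquad(q-1)!\binom{n-1}{q-1}=\prod_{i=1}^{q-1}(n-i)\equiv\prod_{i=1}^{q-1}(-i)\not\equiv0\pmod q .$$
So $q\nmid\binom{n-1}{q-1}$, hence $q^a\nmid\binom nq$, and therefore $n\nmid\binom nq$. For $|S|=n$ and $x\in S$ let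
$$w_S(x)=|\{T\subset S:|T|=q,\ \sigma(T)=x\}|,$$
and let $S^*$ be the set of $x\in S$ with $w_S(x)$ maximal. Since $\sum_{x\in S}w_S(x)=\binom nq$ is not divisible by $n$, $w_S$ is not constant, so $\emptyset\ne S^*\subsetneq S$. (For $n=4$, $q=2$: $w_S(x)$ is the number of points dominated by $x$, and the four numbers have sum $6$.)

**Step 4: the selection.** Define $\sigma'(S)\in S$ for $S\in\mathscr F_n(X)$ by recursion on $|S|$:

1. $\sigma'(\{x\})=x$;
2. if $S$ is not strongly connected, $\sigma'(S)=\sigma'(C(S))$;
3. if $S$ is strongly connected, $|S|\ge3$, with blocks $D_1,\dots,D_r$ and $r<n$, then $\sigma'(S)=\sigma(\{\sigma'(D_1),\dots,\sigma'(D_r)\})$;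
4. if $r=n$ in the situation of clause 3 (so $|S|=n$ and the blocks are singletons), then $\sigma'(S)=\sigma(S^*)$.

In clauses 3 and 4, $\sigma$ is applied to sets with at most $n-1$ points.

**Step 5: continuity at $S_0$, by induction on $|S_0|$.** Let $O\ni\sigma'(S_0)$ be open. Let $S'\in\mathscr F_n(X)$ be close to $S_0$, with $U_a$ sufficiently small and $f:S'\to S_0$ as in (9). We show $\sigma'(S')\in O$.

*$|S_0|=1$.* With $U_a\subset O$, $\sigma'(S')\in S'\subset O$.

*$S_0$ not strongly connected.* Then $S'$ is not strongly connected, by Lemma 5(a). If $C(S_0)=\{a\}$, then $\sigma'(S_0)=a$ and $\sigma'(S')=\sigma'(C(S'))\in C(S')\subset U_a\subset O$. If $|C(S_0)|\ge2$, then $C(S')=f^{-1}(C(S_0))\in\langle U_a:a\in C(S_0)\rangle$, and the inductive hypothesis at the smaller set $C(S_0)$ gives $\sigma'(S')=\sigma'(C(S'))\in O$.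

*$S_0$ strongly connected with $r<n$ blocks $D_i$, $|S_0|\ge3$.* By Lemma 5, $S'$ is strongly connected with the $r$ blocks $f^{-1}(D_i)\in\langle U_a:a\in D_i\rangle$, so clause 3 applies to $S'$. By continuity of $\sigma$ at $\{\sigma'(D_1),\dots,\sigma'(D_r)\}$ and (1), there are open $O_i\ni\sigma'(D_i)$ such that $\sigma(\{v_1,\dots,v_r\})\in O$ whenever $v_i\in O_i$. By the inductive hypothesis at the $D_i$, $\sigma'(f^{-1}(D_i))\in O_i$ if the $U_a$ are small. Hence $\sigma'(S')\in O$.

*$r=n=|S_0|$.* Then $S'$ meets $n$ disjoint sets $U_a$ and has at most $n$ points, so $S'=\{x_a':a\in S_0\}$ with $x_a'\in U_a$. By Lemma 5(b) it falls under clause 4. Fix disjoint open $O_a\ni a$. By continuity of $\sigma$ at each $T\subset S_0$ with $|T|=q$, for small $U_a\subset O_a$ we have $\sigma(\{x_a':a\in T\})\in O_{\sigma(T)}$, that is, $\sigma(\{x_a':a\in T\})=x'_{\sigma(T)}$. So $w_{S'}(x'_a)=w_{S_0}(a)$ and $(S')^*=\{x_a':a\in S_0^*\}$. By continuity of $\sigma$ at $S_0^*$, $\sigma'(S')=\sigma((S')^*)\in O$ for small $U_a$.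

This proves Theorem B. $\blacksquare$

## 12. Theorem C: splitting indecomposable tournaments with a countable dense set

We extend Test 3 from cyclic triples to all finite sets. Only sets without proper decomposition are problematic.

Let $X$ be separable and nonempty (for empty $X$ there is nothing to prove), $\{d_0,d_1,\dots\}$ dense, and $\sigma$ a continuous selection for $\mathscr F_2(X)$ with its arrows. Call a strongly connected $S$ with $|S|\ge3$ *indecomposable* if all its blocks are singletons. For $d\in X$ let $W_d$ be the set of indecomposable $S$ that $d$ splits: there are $y,y'\in S$, necessarily different from $d$, with $y\to d\to y'$.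

**Step 1: some $d_i$ splits.** This step provides the index to work with. Let $S$ be indecomposable and $x\in S$. By strong connectedness there are $y,y'\in S$ with $y\to x\to y'$. By (2) all $d$ near $x$ satisfy $y\to d\to y'$, so $S\in W_{d_i}$ for some $i$. Let $i(S)$ be the least such $i$. The argument also shows $S\in W_x$ for every $x\in S$.

**Step 2: twins.** We now use $d=d_{i(S)}$ to make the set smaller. Call $y\in S$ a *twin* of $d$ if $y=d$, or if $d\notin S$ and for all $y'\in S\setminus\{y\}$: $y\to y'\iff d\to y'$. If $d\in S$, the only twin is $d$. If $d\notin S$, there is at most one twin: for two twins $y_1\ne y_2$, every $v\in S\setminus\{y_1,y_2\}$ has the same sign toward $y_1$ and $y_2$ (that of $v$ toward $d$). Then $\{y_1,y_2\}$ would be a two-element module, proper since $|S|\ge3$ and hence inside a block, contrary to indecomposability. If there is no twin, then $d\notin S$, and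
$$L_d(S)=\{y\in S:y\to d\}$$
is a nonempty proper subset of $S$, because $S\in W_d$.

For a cyclic triple the twin always exists and is the point of Test 3: from $x_{j-1}\to d\to x_{j+1}$ and $x_{j-1}\to x_j\to x_{j+1}$ we see that $x_j$ is a twin. For larger sets it may not exist. Let $S=\mathbb Z/5$ with $i\to i+1$, $i\to i+2$. It is strongly connected. Translations permute its blocks transitively, so all blocks have the same size, a proper divisor of $5$; thus $S$ is indecomposable. If $0\to d$ and $d$ dominates $1,2,3,4$, then a twin $y$ would dominate at least three points, but each point dominates two. Here $L_d(S)=\{0\}$.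

**Step 3: the selection.** Define $\sigma'(S)\in S$ for all nonempty finite $S\subset X$ by recursion on $|S|$:

1. $\sigma'(\{x\})=x$;
2. if $S$ is not strongly connected, $\sigma'(S)=\sigma'(C(S))$;
3. if $S$ is strongly connected, $|S|\ge3$, with $r<|S|$ blocks $D_1,\dots,D_r$, then $\sigma'(S)=\sigma'(\{\sigma'(D_1),\dots,\sigma'(D_r)\})$;
4. if $S$ is indecomposable, $\sigma'(S)$ is the twin of $d_{i(S)}$ if it exists, and $\sigma'(L_{d_{i(S)}}(S))$ otherwise.

In each clause $\sigma'$ on the right-hand side is applied to sets smaller than $S$.

**Step 4: continuity at $S_0$ in cases 1 to 3.** We use induction on $|S_0|$. Let $S'$ be a finite set, of any size, close to $S_0$, and $f:S'\to S_0$ as in (9). If $|S_0|=1$, or $S_0$ is not strongly connected, argue word for word as in Section 11: $\sigma'(S')\in S'$ is near the point of $S_0$ in the first case. In the second case $\sigma'(S')=\sigma'(C(S'))$, where either $C(S')\subset U_a$ with $C(S_0)=\{a\}$, or $C(S')=f^{-1}(C(S_0))$ and the inductive hypothesis applies at $C(S_0)$.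

Let $S_0$ be strongly connected with $r<|S_0|$ blocks $D_i$. By Lemma 5, $S'$ is strongly connected with blocks $f^{-1}(D_i)$, $1\le i\le r$, and $r<|S_0|\le|S'|$, so clause 3 applies to $S'$. Given an open $O\ni\sigma'(S_0)$, the inductive hypothesis at $\{\sigma'(D_1),\dots,\sigma'(D_r)\}$, which has $r<|S_0|$ points, yields open $O_i\ni\sigma'(D_i)$ such that $\sigma'(\{v_1,\dots,v_r\})\in O$ whenever $v_i\in O_i$. By the inductive hypothesis at the $D_i$, $\sigma'(f^{-1}(D_i))\in O_i$ for small $U_a$. Hence $\sigma'(S')\in O$.

**Step 5: case 4, reduction to sets with one point per neighborhood.** Let $S_0$ be indecomposable, $|S_0|=r$. By Lemma 5(b) the blocks of $S'$ are the $r$ fibers $f^{-1}(a)=S'\cap U_a$. If $|S'|>r$, clause 3 gives $\sigma'(S')=\sigma'(T')$ with $T'=\{\sigma'(f^{-1}(a)):a\in S_0\}$; if $|S'|=r$, put $T'=S'$. In both cases $T'=\{x_a':a\in S_0\}$ with $x_a'\in U_a$ and $\sigma'(S')=\sigma'(T')$. By (9), $a\mapsto x'_a$ is an isomorphism of tournaments from $S_0$ to $T'$, so $T'$ is indecomposable. It remains to show that $\sigma'(T')$ is near $\sigma'(S_0)$ for small $U_a$.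

**Step 6: the index is locally constant.** Let $i_0=i(S_0)$ and $d=d_{i_0}$; we show $i(T')=i_0$. If $i<i_0$, then $S_0\notin W_{d_i}$. By the last remark of Step 1, $d_i\notin S_0$, so all points of $S_0$ are on the same side of $d_i$. By (2) so are those of $T'$ for small $U_a$, i.e. $T'\notin W_{d_i}$. These are finitely many conditions. Also by (2), $y\to d\to y'$ with $y,y'\in S_0$ implies $x'_y\to d\to x'_{y'}$, so $T'\in W_d$. Hence $i(T')=i_0$.

**Step 7: the choice is near.** Here we compare the two clauses for $S_0$ and $T'$.

If $d\in S_0$, then $\sigma'(S_0)=d$. We claim that $x'_d$ is the twin of $d$ in $T'$. If $d\in T'$, then $d\in T'\cap U_d=\{x'_d\}$, so $x_d'=d$. If $d\notin T'$, then for $a\in S_0\setminus\{d\}$, by (9) and since $d\in U_d$, $x'_d\to x'_a\iff d\to a\iff d\to x'_a$. In both cases $\sigma'(T')=x'_d\in U_d$.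

If $d\notin S_0$, then for small $U_a$, by (2), $d\notin T'$ and $x'_a\to d\iff a\to d$ for all $a\in S_0$. So the isomorphism $a\mapsto x'_a$ respects the relation to $d$. If $S_0$ contains a twin $a$ of $d$, then $x_a'$ is the twin in $T'$, and $\sigma'(T')=x_a'\in U_a$ with $a=\sigma'(S_0)$. Otherwise there is no twin in either set, and
$$L_d(T')=\{x_a':a\in L_d(S_0)\}\in\langle U_a:a\in L_d(S_0)\rangle .$$
The inductive hypothesis at $L_d(S_0)$, which has fewer than $r$ points, shows that $\sigma'(T')=\sigma'(L_d(T'))$ is as close to $\sigma'(L_d(S_0))=\sigma'(S_0)$ as desired.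

Hence $\sigma'$ is continuous on the hyperspace of all nonempty finite subsets of $X$, which proves Theorem C. $\blacksquare$
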